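# Free periodic normal subgroups of $B(m,p)$

Conventions: $p$ is a prime, $[a,b]=aba^{-1}b^{-1}$, $N'=[N,N]$, and $a\sim b$ means that $a$ and $b$ are conjugate in the ambient group. For a group $F$ and an integer $n$, $F^n$ is the subgroup generated by all $n$-th powers. "Exponent $p$" means that $x^p=1$ for all $x$.

## 1. Normal subgroups of order $p$

The groups satisfying the identity $x^n=1$ form a variety. A group is a **free periodic group** of period $n$ if it is free in this variety. The free group of rank $m$ is $B(m,n)=F/F^n$, where $F$ is the absolutely free group of rank $m$. Its universal property is the usual one: any map from a basis of $B(m,n)$ to a group with $x^n=1$ extends uniquely to a homomorphism. The rank $m$ may be infinite. A free periodic group is always taken to have rank at least $1$, so the trivial group does not count.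

S. I. Adian asked in the Kourovka Notebook: is it true that no proper normal subgroup of $B(m,n)$, for prime $n>665$, is a free periodic group? Subgroups of an absolutely free group are free, normal or not. The question asks for the opposite behavior here: a proper normal subgroup should never be free in the variety. We take $m\ge2$, since for $m\le1$ there is nothing to ask. The paper from which the problem is taken (https://geodesic.mathdoc.fr/item/FPM_2009_15_1_a0) shows that for odd $n\ge1003$ a nontrivial subgroup that is free in the variety is its own normalizer. This answers the question for primes $n>997$. A. Yu. Ol'shanskii had earlier a similar result for $n>10^{78}$. We want the primes $665<n\le997$. The argument below covers all primes $p\ge665$ at once.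

For $p=2,3$ the answer is no. The group $B(m,2)$ is elementary abelian, so any subgroup of order $2$ is normal and is free periodic of rank $1$. The group $B(m,3)$ is nilpotent, so it has a central subgroup of order $3$, and that is again free periodic of rank $1$. Both are proper because $m\ge2$.

The smallest free periodic group is the one of rank $1$, that is, $\mathbb Z/p$. So the first case of the question is whether $B(m,p)$ can have a normal subgroup of order $p$. We treat it with a tool that will serve throughout.

**Definition (class functions and power functions).** Let $H$ be a group of exponent $p$. A *class function* on $H$ is a map $f:H\to\mathbb F_p$ with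
$$f(txt^{-1})=f(x),\qquad f(x^k)=kf(x)\qquad(t,x\in H,\ k\in\mathbb Z).$$
Let $1\to Z\to E\xrightarrow{\pi}H\to1$ be a central extension with $Z\cong\mathbb F_p$. Its *power function* is $f_E(x)=\hat x^{\,p}\in Z=\mathbb F_p$, where $\hat x\in E$ is any lift of $x$.

Since $\pi(\hat x^p)=x^p=1$, the value lies in $Z$. It does not depend on the lift, because $(\hat xz)^p=\hat x^pz^p=\hat x^p$ for $z\in Z$. It is a class function: $\hat t\hat x\hat t^{-1}$ lifts $txt^{-1}$, and its $p$-th power is a conjugate of a central element, hence equal to it; and $(\hat x^k)^p=(\hat x^p)^k$.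

**Definition (property (S)).** $H$ has property (S) if every class function on $H$ is the power function of some central extension of $H$ by $\mathbb F_p$.

**Example (a).** $H=\mathbb Z/p=\langle a\rangle$ has (S). A class function is determined by $c=f(a)$. For $c=0$ take $H\times\mathbb F_p$. For $c\ne0$ take $E=\mathbb Z/p^2$ with $1\mapsto a$, and identify $p\mathbb Z/p^2$ with $\mathbb F_p$ by $p\mapsto c$.

**Example (b).** $H=(\mathbb Z/2)^2$ has (S). A class function is any assignment of values to the three nontrivial elements. The number of elements with value $1$ is $0,1,2$ or $3$, and these are realized by $(\mathbb Z/2)^3$; by the dihedral group of order $8$ modulo its center (rotations of order $4$ have nontrivial square, reflections have square $1$); by $\mathbb Z/4\times\mathbb Z/2=\langle r\rangle\times\langle s\rangle$ modulo $\langle r^2\rangle$ (where $r$ and $rs$ have nontrivial square and $s$ does not); and by the quaternion group. In each case automorphisms of $H$ place the values where we want them.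

To see what happens for odd $p$, we use an identity that will appear three times: for any elements $a,b$ of a group,
$$(ab)^n=a\cdot bab^{-1}\cdot b^2ab^{-2}\cdots b^{n-1}ab^{-(n-1)}\cdot b^n.\tag{1}$$
If $[b,a]=z$ is central of order dividing $p$ and $p$ is odd, then $b^iab^{-i}=z^ia$, so (1) gives
$$(ab)^p=z^{0+1+\dots+(p-1)}a^pb^p=z^{p(p-1)/2}a^pb^p=a^pb^p.\tag{2}$$

**Example (c).** For odd $p$, $H=(\mathbb Z/p)^2=\langle a\rangle\times\langle b\rangle$ does not have (S). In a central extension of $H$ by $\mathbb F_p$ all commutators lie in $Z$, so by (2) every power function is additive. But the class function with value $k$ on $a^k$ and value $0$ off $\langle a\rangle$ is not additive: it is $1$ at $a$, $0$ at $b$, and $0$ at $ab$.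

The class function just used exists in general.

**Lemma 1 (indicator functions).** Let $H$ have exponent $p$ and $1\ne g\in H$. If $g^k\sim g^l$, then $k\equiv l\pmod p$. Hence
$$f_g(x)=k\ \text{ if } x\sim g^k,\qquad f_g(x)=0\ \text{ if $x$ is not conjugate into }\langle g\rangle$$
is well defined. It is a class function, and $f_g(x)=1$ if and only if $x\sim g$.

**Proof.** First suppose $tgt^{-1}=g^s$. Then $t^pgt^{-p}=g^{s^p}$. Since $t^p=1$ and $s^p\equiv s\pmod p$, we get $g=g^s$, so $s\equiv1$, because $g$ has order $p$. Now let $g^k\sim g^l$. If $k\equiv0$, then $g^l=1$ and $l\equiv0$. If $k\not\equiv0$, raise to the power inverse to $k$ modulo $p$: $g\sim g^{l/k}$, so $l/k\equiv1$.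

Conjugation invariance is clear. For homogeneity: if $x\sim g^k$, then $x^l\sim g^{kl}$. If $x$ is not conjugate into $\langle g\rangle$ and $l\not\equiv0$, then neither is $x^l$, because $x$ is a power of $x^l$; if $l\equiv0$, then $x^l=1$ and $f_g(1)=0$. The last claim is the definition. $\square$

**Proposition 2 (the case of rank one).** Let $p$ be odd and let $H$ be a group of exponent $p$ with property (S). Then $H$ has no proper normal subgroup of order $p$.

**Proof.** Let $N=\langle y\rangle$ be such a subgroup. For $t\in H$ we have $tyt^{-1}=y^s$, and $s\equiv1$ by Lemma 1. So $y$ is central. Choose $g\in H\setminus N$. As the powers of $y$ are central, $g$ is not conjugate into $\langle y\rangle$, so $f_y(g)=0$. By (S), $f_y$ is the power function of a central extension $E$. Lift $y,g$ to $\hat y,\hat g\in E$. As $y$ is central in $H$, $[\hat g,\hat y]\in Z$, and (2) gives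
$$f_y(yg)=f_y(y)+f_y(g)=1+0=1 .$$
Hence $yg\sim y$. But $y$ is central, so $yg=y$ and $g=1$, a contradiction. $\square$

Example (b) shows that $p=2$ must be excluded: there (S) holds and the conclusion fails. In the proof, the exponent $p(p-1)/2$ equals $1$ when $p=2$.

The mechanism is a collision. Property (S) says that very many functions are power functions, and the normal subgroup forces power functions to be additive.

## 2. What changes when $N$ has rank at least two

**Theorem 3.** Let $p\ge5$ be prime and let $H$ be a group of exponent $p$ with property (S). Then no nontrivial proper normal subgroup of $H$ is a free periodic group of period $p$ (of any rank $\ge1$).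

**Theorem 4.** For every prime $p\ge665$ and every $m\ge2$ (finite or infinite), $B(m,p)$ has property (S). Hence no nontrivial proper normal subgroup of $B(m,p)$ is free periodic of period $p$.

In particular the answer to Adian's question is yes for every prime $665<n\le997$ and every $m\ge2$. The second sentence of Theorem 4 follows from the first by Theorem 3. Theorem 3 is proved in Sections 3–5 from scratch. Property (S) for $B(m,p)$ is derived in Section 6 from two published theorems.

Let us try to repeat the proof of Proposition 2 for a free periodic $N\trianglelefteq H$ of rank at least $2$. There we used $f_y$ with $y\in N$. This stops at additivity. Already on a free periodic group $B(X)$ with distinct basis elements $x,y\in X$, the function $f_x$ is not additive: $f_x(x)=1$, while in the abelianization neither $y$ nor $xy$ is a power of $x$, so $f_x(y)=0=f_x(xy)$. The function $f_y$ is too large on $N$.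

So test instead with $f_g$ for $g\notin N$. This vanishes on $N$: if $x\in N$ and $x\sim g^k$ with $k\not\equiv0$, then $g^k\in N$ and so $g\in N$. If we could prove $f_g(yg)=f_g(y)+f_g(g)=1$ for $y\in N$, we would learn that $yg\sim g$. In Proposition 2 the analogous statement finished the proof, because $y$ was central. Now $g$ is not central, and the statement "the whole coset $Ng$ consists of conjugates of $g$" is not absurd: in the nonabelian group of order $p^3$ and exponent $p$ ($p$ odd), with $N$ the center and $g\notin N$, we have $hgh^{-1}=[h,g]g$, and $[h,g]$ runs over all of $N$.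

Hence two questions remain.

* Is the power function additive on the pair $y,g$ when $[y,g]$ is only known to lie in $N$? The group generated by lifts of $y$ and $g$ is no longer nilpotent of class $2$.
* How do we get a contradiction from $yg\sim g$?

The answer to the first is that $[y,g]$ lies in $N'$. This is a special property of free periodic normal subgroups, proved in Section 3, and it leads to additivity not only for $y\in N$ but for every pair of elements commuting modulo $N$ (Section 4). That stronger additivity answers the second question (Section 5).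

## 3. Conjugation acts trivially on $N/N'$

**Proposition 5.** Let $p$ be any prime, $G$ a group of exponent $p$, and $N\trianglelefteq G$ free periodic of period $p$. Then $[N,G]\le N'$.

Fix $g\in G$ and put $\varphi(x)=gxg^{-1}$ for $x\in N$. Since $(xg)^p=1=g^p$, identity (1) gives
$$x\,\varphi(x)\,\varphi^2(x)\cdots\varphi^{p-1}(x)=1\qquad(x\in N).\tag{3}$$

The natural first attempt is to read (3) in the $\mathbb F_p$-space $V=N/N'$. Let $\varphi_1$ be the action of $\varphi$ on $V$ and $D=\varphi_1-1$. Then (3) says $\sum_{i=0}^{p-1}\varphi_1^i=0$. In $\mathbb F_p[T]$ we have $\sum_{i=0}^{p-1} T^i=(T^p-1)/(T-1)=(T-1)^{p-1}$, so all we learn is $D^{p-1}=0$. We want $D=0$, and no argument inside $V$ can give it: for odd $p$ the nonabelian group of order $p^3$ and exponent $p$ contains a normal subgroup $N\cong(\mathbb Z/p)^2$ on which it acts nontrivially, while $N'=1$. That $N$ is not free periodic of rank $2$. The freeness of $N$ must enter, and it enters through the graded pieces of the group ring, which for free periodic $N$ are full tensor powers of $V$ up to degree $p-1$. Relation (3) becomes useful exactly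 in that last degree.

Recall that the augmentation ideal $\Delta$ of $\mathbb F_pN$ is the kernel of $\mathbb F_pN\to\mathbb F_p$, $x\mapsto1$. It is spanned by the elements $x-1$, $x\in N$. For $N=\langle x\rangle\cong\mathbb Z/p$ and $X=x-1$ we have $\mathbb F_pN=\mathbb F_p[X]/(X^p)$ and $\Delta=(X)$.

For any group $N$ of exponent $p$, the map $x\mapsto x-1$ induces an isomorphism $N/N'\cong\Delta/\Delta^2$. It is a homomorphism since $xy-1=(x-1)+(y-1)+(x-1)(y-1)$, and it kills $N'$ since the target is abelian. Conversely, $N/N'$ is an $\mathbb F_p$-space (written additively), so $x\mapsto xN'$ extends to a linear map $\mathbb F_pN\to N/N'$. It sends $(x-1)(y-1)=xy-x-y+1$ to $0$, so it kills $\Delta^2$, and on $\Delta$ it induces the inverse. From now on $V=\Delta/\Delta^2$.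

**Step 1: the structure of $R=\mathbb F_pN/\Delta^p$.** We show that for $1\le d\le p-1$ multiplication induces an isomorphism $V^{\otimes d}\cong\Delta^d/\Delta^{d+1}$.

Let $N$ be free periodic on $\{x_i\}$. Let $T=\mathbb F_p\langle X_i\rangle/I^p$, the free associative algebra on symbols $X_i$ modulo the $p$-th power of the ideal $I$ generated by the $X_i$. For $u\in I/I^p$, since $1$ and $u$ commute and the characteristic is $p$, $(1+u)^p=1+u^p=1$. So $1+I/I^p$ is a multiplicative group of exponent $p$, and by freeness $x_i\mapsto1+X_i$ extends to a homomorphism $N\to1+I/I^p$. It extends linearly to an algebra map $\mathbb F_pN\to T$ that sends $\Delta$ into $I/I^p$ and hence $\Delta^p$ to $0$. This gives $R\to T$. Conversely $X_i\mapsto x_i-1$ defines an algebra map sending $I$ into $\Delta$ and $I^p$ into $\Delta^p$, hence a map $T\to R$. The composite $T\to R\to T$ fixes the generators $X_i$. The composite $R\to T\to R$ fixes the $x_i$, which generate $R$ as an algebra because $x_i^{-1}=x_i^{p-1}$. So the maps are mutually inverse, and they match the powers of $\Delta$ with the powers of $I$. For $d\le p-1$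 the space $I^d/I^{d+1}$ has as basis the monomials of degree $d$ in the $X_i$, that is, multiplication gives $(I/I^2)^{\otimes d}\cong I^d/I^{d+1}$. Transport this to $R$.

**Step 2: exponentials.** We prepare the tools for reading (3) in $R$. The image of $\Delta$ in $R$ has $p$-th power zero. For $u$ in it put
$$\exp(u)=\sum_{k=0}^{p-1}\frac{u^k}{k!},\qquad \log(1+u)=\sum_{k=1}^{p-1}(-1)^{k-1}\frac{u^k}{k}.$$
Only denominators prime to $p$ occur. The identities $\exp(\log(1+t))=1+t$ and $\log(\exp t)=t$ hold in $\mathbb Q[[t]]$ modulo $t^p$. All coefficients below degree $p$ are $p$-integral, so they can be reduced modulo $p$, and $\exp$ and $\log$ are mutually inverse here. Also, for $a,b\in\mathbb F_p$,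
$$\exp(au)\exp(bu)=\exp((a+b)u),\tag{4}$$
since the coefficient of $u^d$ on the left, for $d\le p-1$, is $\sum_{i+j=d}a^ib^j/(i!\,j!)=(a+b)^d/d!$, and $u^d=0$ for $d\ge p$. The same holds in every algebra over $\mathbb F_p$ for $u$ in an ideal with $p$-th power zero.

**Step 3: separating degrees.** We turn (3) into homogeneous relations. The automorphism $\varphi$ extends to $\mathbb F_pN$ and acts on $R$, preserving the powers of $\Delta$; on $V$ it acts as $\varphi_1$. For $x\in N$ put $v=\log x\in R$ and $v_i=\varphi^i(v)=\log\varphi^i(x)$. By (4), $x^\lambda=\exp(\lambda v)$ and $\varphi^i(x^\lambda)=\exp(\lambda v_i)$. Apply (3) to $x^\lambda$: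
$$\prod_{i=0}^{p-1}\exp(\lambda v_i)=1,$$
the factors being in the order $i=0,1,\dots,p-1$. Products of $p$ or more of the $v_i$ vanish, so expanding gives
$$\sum_{d=1}^{p-1}\lambda^dQ_d=0\quad(\lambda\in\mathbb F_p^*),\qquad Q_d=\sum_{k_0+\dots+k_{p-1}=d}\frac{v_0^{k_0}}{k_0!}\cdots\frac{v_{p-1}^{k_{p-1}}}{k_{p-1}!}\in R.$$
The matrix $(\lambda^d)$ with $\lambda\in\mathbb F_p^*$ and $1\le d\le p-1$ is, up to factoring $\lambda$ out of each row, a Vandermonde matrix, hence invertible. So every $Q_d=0$; in particular $Q_{p-1}=0$.

Now $Q_{p-1}$ lies in $\Delta^{p-1}/\Delta^p\subset R$. Changing some $v_i$ by an element of $\Delta^2$ changes each product of $p-1$ factors by an element of $\Delta^p$, that is, by $0$. So $Q_{p-1}$ depends only on the classes of the $v_i$ in $V$, which are $\varphi_1^i$ applied to the class of $v$. Since $\log x\equiv x-1\pmod{\Delta^2}$, every vector of $V$ is the class of $\log x$ for some $x\in N$. With Step 1 we obtain, for every $v\in V$,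
$$\sum_{k_0+\dots+k_{p-1}=p-1}\ \frac{v^{k_0}}{k_0!}\cdot\frac{(\varphi_1v)^{k_1}}{k_1!}\cdots\frac{(\varphi_1^{p-1}v)^{k_{p-1}}}{k_{p-1}!}=0\quad\text{in }V^{\otimes(p-1)}.\tag{5}$$

**Step 4: reduction to two variables.** We show that if $D\ne0$, then (5) has a simple image that can be computed. Since $\varphi^p$ is conjugation by $g^p=1$, $D^p=\varphi_1^p-1=0$. Suppose $D\ne0$ and choose $v$ with $Dv\ne0$. As $D$ is nilpotent, the nonzero vectors among $v,Dv,D^2v,\dots$ are linearly independent. (In a linear relation, apply the power of $D$ that kills all but the lowest term.) So there is a linear map $\theta$ from $V$ to the space with basis $y,w$ such that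
$$\theta(v)=y,\qquad\theta(Dv)=w,\qquad\theta(D^jv)=0\ (j\ge2).$$
As $\varphi_1^iv=\sum_j\binom ijD^jv$, we get $\theta(\varphi_1^iv)=y+iw$. Apply $\theta^{\otimes(p-1)}$ to (5). The result says that the component of degree $p-1$ of
$$\Pi=\prod_{i=0}^{p-1}\exp(y+iw)\in\Lambda=\mathbb F_p\langle y,w\rangle/(\deg\ge p)$$
is zero.

For $p=3$ one can check by hand that it is not. Write $v_i=y+iw$, $i=0,1,2$. The degree-$2$ component of $\Pi$ is $v_0v_1+v_0v_2+v_1v_2+\frac12(v_0^2+v_1^2+v_2^2)$. Its part linear in $w$ is
$$yw+2yw+(2yw+wy)+\tfrac12(yw+wy)+(yw+wy),$$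
in which $yw$ has coefficient $6+\frac12=-1$ and $wy$ has coefficient $2+\frac12=1$ in $\mathbb F_3$ (where $\frac12=2$). So we get $-(yw-wy)\ne0$. In degree $1$ we only see $3y+3w=0$, which says nothing.

**Step 5: the part of $\Pi$ linear in $w$.** We compute it for all $p$ and find it nonzero in degree $p-1$. Write
$$\exp(y+iw)=e^y+iL+(\text{terms of degree}\ge2\text{ in }w),\qquad L=\sum_{d=1}^{p-1}\frac1{d!}\sum_{a+b=d-1}y^awy^b ,$$
where $e^{ay}$ denotes $\exp(ay)$. Here $L$ does not depend on $i$, is linear in $w$, and $L=w+(\text{terms of total degree}\ge2)$. To get a term of $\Pi$ linear in $w$, take $iL$ from one factor and $e^y$ from the others. By (4), $e^{py}=1$, so $e^{(p-1-i)y}=e^{-iy}e^{-y}$, and the linear part of $\Pi$ is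
$$\sum_{i=0}^{p-1}i\,e^{iy}Le^{(p-1-i)y}=\Big(\sum_{i=0}^{p-1}i\,e^{iy}Le^{-iy}\Big)e^{-y}.$$
Let $\operatorname{ad}y$ be the map $u\mapsto yu-uy$. It is the difference of two commuting maps, left and right multiplication by $y$, so $(\operatorname{ad}y)^kL=\sum_{a+b=k}\binom ka y^aL(-y)^b$. Hence the terms of $e^{iy}Le^{-iy}$ with $k$ factors $y$ around $L$ sum to $i^k(\operatorname{ad}y)^kL/k!$ for $k\le p-2$. For $k\ge p-1$ they have total degree at least $p$ and vanish. So the linear part of $\Pi$ equals
$$\Big(\sum_{k=0}^{p-2}\Big(\sum_{i=0}^{p-1}i^{k+1}\Big)\frac{(\operatorname{ad}y)^kL}{k!}\Big)e^{-y}.$$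
Put $r=k+1$, so $1\le r\le p-1$, and $s_r=\sum_{i\in\mathbb F_p}i^r$. If $\omega$ generates $\mathbb F_p^*$, the substitution $i\mapsto\omega i$ gives $s_r=\omega^rs_r$, so $s_r=0$ unless $r=p-1$, and $s_{p-1}=p-1=-1$. Only $k=p-2$ survives. The linear part is therefore
$$-\frac1{(p-2)!}\,\big((\operatorname{ad}y)^{p-2}L\big)e^{-y}=-\frac1{(p-2)!}(\operatorname{ad}y)^{p-2}w ,$$
because every further term has degree at least $p$. This element is homogeneous of degree $p-1$. It is nonzero, since $y^{p-2}w$ occurs in $(\operatorname{ad}y)^{p-2}w$ with coefficient $1$. As $\Lambda$ is graded by the degrees in $y$ and in $w$, the degree $p-1$ component of $\Pi$ is not zero. This contradicts Step 4.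

So $D=0$, that is, $gxg^{-1}x^{-1}\in N'$ for all $x\in N$. As $g\in G$ was arbitrary, $[N,G]\le N'$. $\square$

## 4. Additivity modulo $N$

**Lemma 6.** Let $p\ge5$ be prime, $H$ a group of exponent $p$, $N\trianglelefteq H$ free periodic of period $p$, and $E$ a central extension of $H$ by $Z\cong\mathbb F_p$ whose power function $f$ vanishes on $N$. If $g,h\in H$ and $[g,h]\in N$, then $f(gh)=f(g)+f(h)$. In particular $f(xg)=f(g)$ for $x\in N$, $g\in H$.

**Step 1: splitting over $N$.** We find a normal subgroup $S$ of $E$ that covers $N'$ and avoids $Z$. Let $\pi:E\to H$ be the projection and $\hat N=\pi^{-1}(N)$. Since $f|_N=0$, every element of $\hat N$ has $p$-th power $1$. As $N$ is free in the variety $x^p=1$ and $\hat N$ belongs to it, lifting a basis of $N$ to $\hat N$ gives a homomorphism $s:N\to\hat N$ with $\pi s=\mathrm{id}$. Put $N_1=s(N)$. Then $N_1\cap Z=1$, $N_1Z=\hat N$ and $Z$ is central, so $\hat N=N_1\times Z$. Put $S=\hat N'=N_1'$. It is characteristic in $\hat N$, which is normal in $E$, so $S\trianglelefteq E$, even though $N_1$ need not be normal. Moreover $S\cap Z=1$ and $\pi(S)=N'$.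

**Step 2: passing to $E/S$.** We show that there the image of $\hat N$ is almost central. Let $\bar E=E/S$, $A=\hat N/S$, and let $\bar Z\cong Z$ be the image of $Z$. Then $A$ is an elementary abelian $p$-group, normal in $\bar E$. By Proposition 5, $\pi([E,\hat N])=[H,N]\le N'=\pi(S)$. Hence $[E,\hat N]\le SZ$, that is,
$$[\bar E,A]\le\bar Z.\tag{6}$$

**Step 3: the $p$-th power of a product.** Let $u,v\in\bar E$ be the images of lifts of $g,h$. We show $(uv)^p=u^pv^p$. Put $c=[v,u]$. It lies in $A$, since $[h,g]=[g,h]^{-1}\in N$. By (6) the elements $z=[v,c]$ and $t=[u,c]$ lie in $\bar Z$, so they are central. All of $c,z,t$ lie in $A$, so they commute and have order dividing $p$.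

We have $v^jcv^{-j}=z^jc$ and $u^jcu^{-j}=t^jc$. Write $v^iuv^{-i}=c_iu$, so $c_0=1$ and $c_1=c$. From $v^{i}uv^{-i}=v^{i-1}(cu)v^{-(i-1)}=z^{i-1}c\cdot c_{i-1}u$ we get $c_i=z^{i-1}c\,c_{i-1}$, hence
$$c_i=c^iz^{\binom i2}.$$
By (1), $(uv)^p=(c_0u)(c_1u)\cdots(c_{p-1}u)\,v^p$. Moving the letters $u$ to the right,
$$(c_0u)(c_1u)\cdots(c_{p-1}u)=\Big(\prod_{i=0}^{p-1}u^ic_iu^{-i}\Big)u^p,\qquad u^ic_iu^{-i}=(t^ic)^iz^{\binom i2}=t^{i^2}c^iz^{\binom i2}.$$
Therefore
$$(uv)^p=t^{\,\sum i^2}\,c^{\,\sum i}\,z^{\,\sum\binom i2}\;u^pv^p\qquad(0\le i\le p-1),$$
with exponents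
$$\sum i^2=\frac{(p-1)p(2p-1)}6,\qquad\sum i=\frac{p(p-1)}2,\qquad\sum\binom i2=\binom p3 .$$
For $p\ge5$ all three are divisible by $p$, so $(uv)^p=u^pv^p$. (For $p=3$ the first is $5$ and the third is $1$.) This is an instance of the Hall–Petrescu formula for a group of class at most $3$.

**Step 4: conclusion.** The elements $u^p,v^p,(uv)^p$ are the images in $\bar Z$ of $f(g),f(h),f(gh)\in Z$. Since $Z\to\bar Z$ is injective, $f(gh)=f(g)+f(h)$. For $x\in N$ we have $[x,g]\in N$ and $f(x)=0$, which gives the last claim. $\square$

## 5. Two lines in a plane: proof of Theorem 3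

Suppose $N$ is a proper normal subgroup of $H$, free periodic of rank at least $1$. By Section 2, $f_g$ vanishes on $N$ for every $g\in H\setminus N$. By (S), $f_g$ is the power function of a central extension. So Lemma 6 applies to $f_g$ for every $g\in H\setminus N$.

The plan is to find $g,u$ spanning a plane $\mathbb F_p^2$ in $H/N$. On the preimage of this plane Lemma 6 makes $f_g$ and $f_u$ linear. All elements on the line $f_g=1$ are conjugate to $g$ and all elements on the line $f_u=1$ are conjugate to $u$. If the two lines meet, then $g\sim u$. Now $N/N'\ne1$, because it is an elementary abelian group with as many basis elements as the rank of $N$. Choose $g\in H\setminus N$ and $y\in N\setminus N'$.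

**Step 1: a partner for $g$.** We produce $h$ commuting with $g$ modulo $N$. By Lemma 6, $f_g(yg)=f_g(g)=1$, so $yg\sim g$ by Lemma 1. Choose $h\in H$ with $hgh^{-1}=yg$, that is, $[h,g]=y\in N$.

**Step 2: independence.** We check that $h\notin N\langle g\rangle$. If $h=xg^k$ with $x\in N$, then $y=[h,g]=xg^kgg^{-k}x^{-1}g^{-1}=[x,g]\in N'$ by Proposition 5, against the choice of $y$. This is why $y$ was taken outside $N'$.

**Step 3: make $f_g$ vanish on the partner.** The images of $g$ and $h$ in $H/N$ commute. Put $c=f_g(h)$ and $u=hg^{-c}$. Then $[g,u]\in N$ and $[h,g^{-c}]\in N$. By Step 2, $u\notin N$. By Lemma 6,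
$$f_g(u)=f_g(h)+f_g(g^{-c})=c-c=0.\tag{7}$$

**Step 4: make $f_u$ vanish on $g$.** No further change of elements is needed. As $u\notin N$, $f_u$ is defined and Lemma 6 applies to it. If $f_u(g)\ne0$, then $g\sim u^k$ with $k\not\equiv0\pmod p$. Raising to the power inverse to $k$, $u$ is conjugate to a nontrivial power of $g$, so $f_g(u)\ne0$, against (7). Hence $f_u(g)=0$.

**Step 5: the lines meet at $gu$.** Since $[g,u]\in N$, Lemma 6 gives
$$f_g(gu)=f_g(g)+f_g(u)=1+0=1,\qquad f_u(gu)=f_u(g)+f_u(u)=0+1=1 .$$
So $gu\sim g$ and $gu\sim u$. Therefore $u\sim g$ and $f_g(u)=1$, contradicting (7). This proves Theorem 3. $\square$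

## 6. Property (S) for $B(m,p)$

Let $n\ge665$ be odd, $1<m<\infty$, and let $F$ be free on $a_1,\dots,a_m$. Adian's theory provides a countable set $\mathcal E=\{A_j\}$ of words in the $a_i$, the elementary periods (a system of representatives chosen over all ranks). We use their construction only through the following two theorems.

**Theorem (A)** (S. I. Adian, *The Burnside Problem and Identities in Groups*, Nauka 1975 / Springer 1979, Ch. VI). $B(m,n)=\langle a_1,\dots,a_m\mid A_j^n=1,\ A_j\in\mathcal E\rangle$, and every element of $B(m,n)$ is conjugate in $B(m,n)$ to a power of some $A_j\in\mathcal E$.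

**Theorem (AA)** (S. I. Adian, V. S. Atabekyan, *Central extensions of free periodic groups*, Sb. Math. 209 (2018), 1677–1689). Let $D$ be an abelian group generated by elements $d_j$ indexed as $\mathcal E$. Let $A_D(m,n)$ be the group with generators $a_1,\dots,a_m$ and the $d_j$, and with relations those of $D$, $[a_i,d_j]=1$ and $A_j^n=d_j$. Then the natural map $D\to A_D(m,n)$ is injective, and $A_D(m,n)/D\cong B(m,n)$.

**Lemma 7.** For odd $n\ge665$ and $1<m<\infty$, $F^n/[F^n,F]$ is free abelian with basis the images of the $A_j^n$.

**Proof.** Take $D$ free abelian on the $d_j$. Eliminating the generators $d_j=A_j^n$, we get $A_D(m,n)=F/M$, where $M$ is the normal closure of all $[a_i,A_j^n]$. The relations $[d_i,d_j]=1$ need not be listed, since each $A_j^n$ commutes with all $a_i$ in $F/M$ and so is central there. Clearly $M\le[F^n,F]$. By (A), $F^n$ is the normal closure of the $A_j^n$. As these are central in $F/M$, the group $F^n/M$ is generated by them and is central. Hence $[F^n,F]\le M$, so $M=[F^n,F]$. The map $D\to F^n/M$, $d_j\mapsto A_j^n$, is thus surjective, and by (AA) it is injective. $\square$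

**Proposition 8.** For every prime $p\ge665$ and every $m\ge2$, finite or infinite, $B(m,p)$ has property (S).

**Step 1: a universal central extension for power functions.** We reduce (S) to a question about linear maps. For a set $X$ let $F_X$ be free on $X$, $B(X)=F_X/F_X^p$, and
$$K_X=[F_X^p,F_X]\,(F_X^p)^p,\qquad\Gamma_X=F_X/K_X,\qquad W_X=F_X^p/K_X .$$
Then $W_X$ is a central elementary abelian $p$-subgroup of $\Gamma_X$ and $\Gamma_X/W_X=B(X)$. Put $P_X:B(X)\to W_X$, $P_X(x)=\hat x^p$ for any lift $\hat x\in\Gamma_X$. As for power functions, $P_X$ is well defined, conjugation invariant, and $P_X(x^k)=kP_X(x)$. Its image spans $W_X$, because $F_X^p$ is generated by $p$-th powers.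

Let $\lambda:W_X\to\mathbb F_p$ be linear. The subgroup $\{(w,-\lambda(w)):w\in W_X\}$ of $\Gamma_X\times\mathbb F_p$ is central and meets $1\times\mathbb F_p$ trivially. So the quotient
$$(\Gamma_X\times\mathbb F_p)/\{(w,-\lambda(w)):w\in W_X\}$$
contains $\mathbb F_p$ as a central subgroup, with quotient $\Gamma_X/W_X=B(X)$. The lift $(\hat x,0)$ of $x$ has $p$-th power $(P_X(x),0)=(P_X(x),-\lambda(P_X(x)))\cdot(1,\lambda(P_X(x)))$. So the power function is $\lambda\circ P_X$. It therefore suffices to find, for each class function $f$ on $B(X)$, a linear $\lambda$ with $\lambda P_X=f$. Such a $\lambda$ is unique if it exists, since $P_X(B(X))$ spans $W_X$.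

**Step 2: $X$ finite, $|X|\ge2$.** We prescribe $\lambda$ on a basis. $W_X$ is $F_X^p/[F_X^p,F_X]$ modulo $p$-th powers. By Lemma 7 the elements $P_X(A_j)$ form a basis of the $\mathbb F_p$-space $W_X$, so we may define $\lambda$ by $\lambda(P_X(A_j))=f(A_j)$. By (A), any $x\in B(X)$ is conjugate to some $A_j^k$, so
$$\lambda(P_X(x))=k\lambda(P_X(A_j))=kf(A_j)=f(x).$$

**Step 3: $X$ infinite.** We glue the maps for finite subsets. For finite $Y\subset X$ with $|Y|\ge2$, $B(Y)$ embeds in $B(X)$: sending the letters outside $Y$ to $1$ retracts $B(X)$ onto it. The restriction $f|_{B(Y)}$ is a class function. Let $\lambda_Y:W_Y\to\mathbb F_p$ be the unique linear map with $\lambda_YP_Y=f|_{B(Y)}$. For finite $Y\subset Y'$, the inclusions $F_Y^p\le F_{Y'}^p$ and $K_Y\le K_{Y'}$ induce $\iota:W_Y\to W_{Y'}$, and $\iota P_Y=P_{Y'}|_{B(Y)}$. Hence $\lambda_{Y'}\iota P_Y=f|_{B(Y)}$, and $\lambda_{Y'}\iota=\lambda_Y$ by uniqueness. An element of $F_X^p$ or of $K_X$ is written with finitely many letters, so $F_X^p=\bigcup F_Y^p$ and $K_X=\bigcup K_Y$ are directed unions and $W_X=\varinjlim W_Y$. The $\lambda_Y$ define a linear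 $\lambda$ on $W_X$. Each $x\in B(X)$ lies in some $B(Y)$, so $\lambda P_X=f$. $\square$

Proposition 8 is the first sentence of Theorem 4. With Theorem 3, whose hypothesis $p\ge5$ holds, Theorem 4 is proved.

## 7. Retracts and conjugacy-closed subgroups

Looking back at where freeness of $N$ was used gives a slightly stronger statement. The normalizer statement quoted in Section 1 is not claimed for $665\le n<1003$.

**Theorem 9.** Let $p\ge5$ be prime and $H$ a group of exponent $p$ with property (S); for example $H=B(m,p)$ with $p\ge665$ prime and $m\ge2$. Then no proper normal subgroup $N$ of $H$ with $N\ne N'$ is isomorphic to a retract of a free periodic group of period $p$.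

**Proof.** Let $\tau:L\to N$ be a retraction with $N\le L$ and $L$ free periodic. Freeness of $N$ entered in three places.

First, in Lemma 6 we split a central extension $\hat N\to N$ with $\hat N$ of exponent $p$. Now lift $\tau$ to a homomorphism $L\to\hat N$, which is possible because $L$ is free in the variety. Its restriction to $N$ is a section.

Second, in Proposition 5 we used the isomorphism $V^{\otimes(p-1)}\cong\Delta^{p-1}/\Delta^p$. Only injectivity is needed, to pass from $Q_{p-1}=0$ to (5); the isomorphism $V\cong N/N'$ was proved for every group of exponent $p$. Write $\Delta_N,\Delta_L,V_N,V_L$ for the objects belonging to $N$ and $L$. The map $V_N\to V_L$ has a left inverse induced by $\tau$, so $V_N^{\otimes(p-1)}\to V_L^{\otimes(p-1)}$ also has a left inverse and is injective. Hence the composite $V_N^{\otimes(p-1)}\to V_L^{\otimes(p-1)}\cong\Delta_L^{p-1}/\Delta_L^p$ is injective. It factors through $V_N^{\otimes(p-1)}\to\Delta_N^{p-1}/\Delta_N^p$, so the latter is injective.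

Third, in Section 5 we used $N\ne N'$, which is now assumed. All other steps are unchanged. $\square$

**Corollary 10.** Let $p\ge665$ be prime, $m\ge2$ and $B=B(m,p)$.

1. If $N<M\le B$ with $N,M$ both free periodic of period $p$ and $N\ne M$, then $N$ is not normal in $M$.
2. Let $M\le B$ be conjugacy-closed, meaning that elements of $M$ conjugate in $B$ are conjugate in $M$. Then no nontrivial proper normal subgroup of $M$ is free periodic of period $p$.

**Proof.** For 1: if $M$ has rank at least $2$, apply Theorem 4 to $M$; if $M$ is cyclic of order $p$, it has no nontrivial proper subgroup.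

For 2: by Theorem 3 it suffices that $M$ has (S). Let $f$ be a class function on $M$. Put $\tilde f(x)=f(x')$ if $x\sim x'\in M$ in $B$, and $\tilde f(x)=0$ if $x$ is not conjugate into $M$. This is well defined because $M$ is conjugacy-closed, and it is conjugation invariant. If $x\sim x'\in M$, then $x^k\sim x'^k\in M$ and $\tilde f(x^k)=k\tilde f(x)$. If $x$ is not conjugate into $M$ and $k\not\equiv0\pmod p$, then neither is $x^k$, since $x$ is a power of $x^k$; for $k\equiv0$ both $\tilde f(x^k)=f(1)$ and $k\tilde f(x)$ are $0$. So $\tilde f$ is a class function on $B$. By (S) for $B$ it is the power function of a central extension $E\to B$. The preimage of $M$ in $E$ is a central extension of $M$ by $\mathbb F_p$ with power function $\tilde f|_M=f$. $\square$
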